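\title{Equilateral sets in the $\ell_1$ sum of two Euclidean spaces}

\begin{abstract}
We show that for all positive integers $a,b$ and all $p\in[1,2]$ the $\ell_p$ sum of the Euclidean spaces $E^a$ and $E^b$ contains $a+b+1$ points at equal mutual distances. The points are sought among cyclically symmetric configurations, and they are found by a Brouwer degree argument that deforms the regular simplex from $p=2$ down to $p=1$. The deformation cannot degenerate because of a rigidity property: an equilateral set whose distance sums are the same at every point is affinely independent. The same method treats $r$ summands, at most two of them of odd dimension, for $2-2/r\le p\le 2$, and it gives the sharp bound $a+b+1$ for the size of such balanced equilateral sets in the $\ell_1$ sum.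
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $E^m$ be $\mathbb R^m$ with the Euclidean norm $|\cdot|$, and let $E^0=\{0\}$. For $p\ge1$, the \emph{$\ell_p$ sum} $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ is the space $\mathbb R^{a_1}\times\cdots\times\mathbb R^{a_r}$ with the norm
\[
\bigl\|(x^{(1)},\dots,x^{(r)})\bigr\|=\bigl(|x^{(1)}|^p+\dots+|x^{(r)}|^p\bigr)^{1/p}.
\]
In particular, $E^a\oplus_1E^b$ carries the norm $\|(x,y)\|=|x|+|y|$. A set $S$ in a normed space is \emph{equilateral} if there is a $\lambda>0$ with $\|P-Q\|=\lambda$ for all distinct $P,Q\in S$. The question that we answer is taken from \cite{source}: \emph{does $E^a\oplus_1E^b$ contain, for every pair of positive integers $a,b$, an equilateral set of $\dim(E^a\oplus_1E^b)+1=a+b+1$ points?}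

The number $a+b+1$ comes from Euclidean space. For points $x_1,\dots,x_n\in E^m$ and real numbers $v_1,\dots,v_n$ with $\sum_sv_s=0$, expanding $|x_s-x_t|^2=|x_s|^2+|x_t|^2-2\langle x_s,x_t\rangle$ gives
\begin{equation}\label{eq:euclid}
\sum_{s,t}v_sv_t|x_s-x_t|^2=-2\Bigl|\sum_sv_sx_s\Bigr|^2 .
\end{equation}
If the points are equilateral with distance $\lambda$, the left side equals $-\lambda^2\sum_sv_s^2$. So no nonzero $v$ satisfies both $\sum_sv_s=0$ and $\sum_sv_sx_s=0$; that is, the points are \emph{affinely independent}, and there are at most $m+1$ of them. The vertices of a regular simplex attain this bound. Since $E^a\oplus_2E^b=E^{a+b}$, the answer for the $\ell_2$ sum is exactly $a+b+1$, and one would guess that this many points survive when the norm is changed to the $\ell_1$ sum. In the smallest case there is even room to spare: the four points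
\begin{equation}\label{eq:diamond}
(\tfrac12,0),\quad(-\tfrac12,0),\quad(0,\tfrac12),\quad(0,-\tfrac12)
\end{equation}
are at mutual distance $1$ in $E^1\oplus_1E^1$.

The first construction one tries uses one simplex in each summand. Let $R_m=\sqrt{m/(2m+2)}$ be the circumradius of the regular simplex with $m+1$ vertices and side $1$ (take the points $e_j/\sqrt2$ in $E^{m+1}$). Take $a$ points $(x_j,0)$, where the $x_j$ form such a simplex in a hyperplane of $E^a$, and $b+1$ points $(u,y_l)$, where the $y_l$ form such a simplex centered at $0$ in $E^b$ and $u$ lies on the normal to the hyperplane through the center of the $x_j$. Inside each group all distances are $1$. Between the groups the distance in the $\ell_1$ sum is $|u-x_j|+R_b$, and $|u-x_j|$ can be given any value $\ge R_{a-1}$. So the construction works exactly when $R_{a-1}+R_b\le1$. This holds for $a=1$, since $R_0=0$, and the case $b=1$ follows by symmetry. For $a,b\ge2$ it fails, since $R_{a-1}+R_b\ge R_1+R_2=\frac12+\frac1{\sqrt3}>1$. In the $\ell_2$ sum the condition reads $R_{a-1}^2+R_b^2\le1$ and always holds. The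 $\ell_1$ sum thus calls for sets in which the distances are shared between the two summands. Such sets exist.

\begin{theorem}\label{thm:two}
For all integers $a,b\ge1$ and all $p\in[1,2]$, the space $E^a\oplus_pE^b$ contains an equilateral set of $a+b+1$ points. In particular, $E^a\oplus_1E^b$ does, and the answer to the question is yes.
\end{theorem}

Theorem~\ref{thm:two} is the case $r=2$ of the next statement, which is the one we prove. A reader interested only in the question may put $r=2$ throughout.

\begin{theorem}\label{thm:many}
Let $r\ge2$, let $a_1,\dots,a_r\ge1$ be integers of which at most two are odd, and let $2-\frac2r\le p\le2$. Then $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ contains an equilateral set of $a_1+\dots+a_r+1$ points.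
\end{theorem}

The example \eqref{eq:diamond} shows that $a+b+1$ is not an upper bound for equilateral sets in $E^a\oplus_1E^b$. It becomes one under a condition that says that every point of the set sees the same total distance in each summand.

\begin{definition}\label{def:balanced}
An equilateral set of points $P_s=(x_s^{(1)},\dots,x_s^{(r)})$, $1\le s\le n$, in $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ is \emph{balanced} if, for each $i$, the sum $\sum_t|x^{(i)}_s-x^{(i)}_t|^p$ does not depend on $s$.
\end{definition}

For a set $\{(x_s,y_s)\}$ in $E^a\oplus_1E^b$ this is the single condition that $\sum_t|x_s-x_t|$ does not depend on $s$, because $\sum_t|x_s-x_t|+\sum_t|y_s-y_t|=(n-1)\lambda$.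

\begin{theorem}\label{thm:bound}
A balanced equilateral set in $E^a\oplus_1E^b$ has at most $a+b+1$ points. Equality is attained whenever $a,b\ge1$ are not both odd.
\end{theorem}

The proof has four parts. Cyclic symmetry reduces the $\binom n2$ distance conditions on $n$ points to $\lfloor n/2\rfloor$ equations in $\lfloor n/2\rfloor$ nonnegative unknowns (Section~\ref{sec:cyclic}). Balanced equilateral sets are affinely independent (Section~\ref{sec:rigid}); this is the main estimate. It keeps the solutions of the equations away from the boundary of a cube while $p$ moves, so that the Brouwer degree carries the solution at $p=2$ to every other $p$ in the range (Section~\ref{sec:degree}). Cyclic symmetry allows at most one summand of odd dimension, and a second one is gained by adding an apex (Section~\ref{sec:apex}). Theorem~\ref{thm:bound} is proved in Section~\ref{sec:bound}. We begin with two cases that can be solved by hand.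

\section{Four points and six points}\label{sec:examples}

\begin{example}[a tetrahedron that follows $p$]\label{ex:four}
Let $(a,b)=(2,1)$. For $s\in\mathbb Z_4$ let
\[
x_s=\rho\,\bigl(\cos\tfrac{\pi s}2,\sin\tfrac{\pi s}2\bigr)\in E^2,\qquad y_s=(-1)^sh\in E^1 :
\]
a square whose vertices are moved alternately up and down. The distance between the points with indices $s$ and $t$ depends only on $\pm(s-t)$, so the six distance conditions in $E^2\oplus_pE^1$ reduce to two equations in two unknowns,
\[
(\sqrt2\,\rho)^p+(2h)^p=1,\qquad(2\rho)^p=1 .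
\]
The solution is $\rho=\frac12$, $2h=(1-2^{-p/2})^{1/p}$. At $p=2$ it is the regular tetrahedron. As $p$ decreases to $1$ the solution moves continuously, and neither $\rho$ nor $h$ reaches $0$.
\end{example}

\begin{example}[a sign change]\label{ex:six}
Let $(a,b)=(2,3)$ and $p=1$, a case that the construction with two simplices misses. For $s\in\mathbb Z_6$ let
\[
x_s=w\,\bigl(\cos\tfrac{\pi s}3,\sin\tfrac{\pi s}3\bigr)\in E^2,\qquad
y_s=\bigl(\rho\cos\tfrac{2\pi s}3,\ \rho\sin\tfrac{2\pi s}3,\ (-1)^sh\bigr)\in E^3 :
\]
a regular hexagon in $E^2$ and the vertices of a triangular prism in $E^3$. For $s-t=\pm1,\pm2,3$ the distances are $w,\ \sqrt3w,\ 2w$ in the hexagon and $\sqrt{3\rho^2+4h^2},\ \sqrt3\rho,\ 2h$ in the prism. The equations are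
\[
w+\sqrt{3\rho^2+4h^2}=1,\qquad\sqrt3\,w+\sqrt3\,\rho=1,\qquad2w+2h=1 .
\]
For $0\le w\le\frac12$ the last two equations determine $\rho>0$ and $h\ge0$, and the first becomes $\psi(w)=0$ with
\[
\psi(w)=w+\sqrt{(1-\sqrt3w)^2+(1-2w)^2}-1 .
\]
Since $\psi(0)=\sqrt2-1>0$ and $\psi(\frac12)=\frac12(1-\sqrt3)<0$, there is a root in $(0,\frac12)$, and it gives six equilateral points in $E^2\oplus_1E^3$.
\end{example}

Both features of the proof are visible here. In Example~\ref{ex:six} the solution is found by a topological argument, and the argument looks only at the ends $w=0$ and $h=0$ of the interval, where the six points fall into a proper subspace of $\mathbb R^5$. In general the unknowns cannot be eliminated. The Brouwer degree then replaces the intermediate value theorem, and instead of computing signs on the boundary we deform the system, as in Example~\ref{ex:four}, to the linear system at $p=2$. What must be proved is that no flat configuration solves the equations along the way.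

\section{Cyclic configurations}\label{sec:cyclic}

Fix $r\ge2$ and integers $a_1,\dots,a_r\ge0$, not all $0$, of which \emph{at most one is odd}. (Summands of dimension $0$ will occur in Section~\ref{sec:apex}.) Put
\[
n=a_1+\dots+a_r+1\ge2,\qquad N=\lfloor n/2\rfloor .
\]
Every nonzero element of $\mathbb Z_n$ is $\pm t$ for exactly one $t\in\{1,\dots,N\}$. We shall use the real part of the geometric sum of roots of unity:
\begin{equation}\label{eq:orth}
\sum_{t\in\mathbb Z_n}\cos\frac{2\pi jt}n=\begin{cases}n,&j\equiv0\pmod n,\\0,&\text{otherwise.}\end{cases}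
\end{equation}

The building blocks are the polygons of the examples. For a \emph{frequency} $k\in\{1,\dots,N\}$ let $m_k=2$ if $k<n/2$ and $m_k=1$ if $k=n/2$, and define $u_k(s)\in\mathbb R^{m_k}$ for $s\in\mathbb Z_n$ by
\[
u_k(s)=\Bigl(\cos\frac{2\pi ks}n,\ \sin\frac{2\pi ks}n\Bigr)\quad(k<n/2),\qquad u_{n/2}(s)=\frac{(-1)^s}{\sqrt2}.
\]
The factor $1/\sqrt2$ makes the following formulas uniform in $k$:
\begin{equation}\label{eq:block}
|u_k(s)|^2=\frac{m_k}2,\qquad|u_k(s)-u_k(t)|^2=m_k\Bigl(1-\cos\frac{2\pi k(s-t)}n\Bigr).
\end{equation}
For $k<n/2$ the second formula is the chord length $2-2\cos\theta$ on the unit circle; for $k=n/2$ both sides equal $1-(-1)^{s-t}$.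

The blocks have total dimension $\sum_{k=1}^Nm_k=n-1=a_1+\dots+a_r$, and we distribute them among the summands. If all $a_i$ are even, then $n$ is odd and all $m_k$ equal $2$; we give $a_i/2$ frequencies to the $i$th summand. If exactly one $a_i$ is odd, then $n$ is even; we give the frequency $n/2$ and $(a_i-1)/2$ others to that summand, and $a_j/2$ frequencies to each other summand. Either way we obtain a partition
\[
\{1,\dots,N\}=K_1\sqcup\dots\sqcup K_r,\qquad\sum_{k\in K_i}m_k=a_i ,
\]
which we fix. There is at most one block of dimension $1$, and this is the only reason for the parity hypothesis.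

Each block gets a size. For $z=(z_1,\dots,z_N)$ with all $z_k\ge0$ define the points
\[
P_s(z)=\bigl(x_s^{(1)},\dots,x_s^{(r)}\bigr),\qquad x_s^{(i)}=\bigl(\sqrt{z_k}\,u_k(s)\bigr)_{k\in K_i}\in E^{a_i}\qquad(s\in\mathbb Z_n),
\]
and the even functions on $\mathbb Z_n$
\[
F_i(t)=\sum_{k\in K_i}m_kz_k\Bigl(1-\cos\frac{2\pi kt}n\Bigr)\ge0 .
\]
By \eqref{eq:block}, $|x^{(i)}_s-x^{(i)}_t|^2=F_i(s-t)$, and all $x_s^{(i)}$ lie on the sphere about $0$ of radius $\rho_i$, where, by \eqref{eq:block} and \eqref{eq:orth},
\begin{equation}\label{eq:radius}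
2\rho_i^2=\sum_{k\in K_i}m_kz_k=\frac1n\sum_{t\in\mathbb Z_n}F_i(t).
\end{equation}
We use the squared sizes $z_k$ as unknowns because the squared distances $F_i$ are linear in them. For $p\in[1,2]$ let $G_p\colon[0,\infty)^N\to\mathbb R^N$ be given by
\[
G_p(z)_t=F_1(t)^{p/2}+\dots+F_r(t)^{p/2}\qquad(t=1,\dots,N).
\]
The symbol $\mathbf 1$ denotes a vector of ones, of the length required by the context.

\begin{lemma}\label{lem:cyclic}
If $G_p(z)=\mathbf 1$, then the $n$ points $P_s(z)$ form a balanced equilateral set with distance $1$ in $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$.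
\end{lemma}

\begin{proof}
For $s\ne t$ we have $\|P_s-P_t\|^p=\sum_iF_i(s-t)^{p/2}$, and this equals $1$ because the $F_i$ are even and $s-t\in\pm\{1,\dots,N\}$. The sum $\sum_t|x_s^{(i)}-x_t^{(i)}|^p=\sum_{t\in\mathbb Z_n}F_i(t)^{p/2}$ does not depend on $s$.
\end{proof}

At $p=2$ the system is linear and does not see the partition.

\begin{lemma}\label{lem:linear}
The map $G_2$ is the restriction of an invertible linear map $L\colon\mathbb R^N\to\mathbb R^N$, and $L^{-1}\mathbf 1=(\frac1n,\dots,\frac1n)$.
\end{lemma}

\begin{proof}
Here $(Lz)_t=\sum_{k=1}^Nm_kz_k(1-\cos\frac{2\pi kt}n)$. Suppose $Lz=0$. The same expression is even in $t$ and vanishes at $t=0$, so it vanishes for all $t\in\mathbb Z_n$. Multiply it by $\cos\frac{2\pi lt}n$, where $1\le l\le N$, and sum over $t\in\mathbb Z_n$. The constant terms contribute $0$ by \eqref{eq:orth}. Further,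
\[
\sum_t\cos\frac{2\pi kt}n\cos\frac{2\pi lt}n=\frac12\sum_t\cos\frac{2\pi(k-l)t}n+\frac12\sum_t\cos\frac{2\pi(k+l)t}n ,
\]
where $k-l\equiv0$ only for $k=l$, and $k+l\equiv0$ only for $k=l=n/2$. So this sum is $n/m_l$ for $k=l$ and $0$ for $k\ne l$. We obtain $-nz_l=0$, and $L$ is injective. For $z=(\frac1n,\dots,\frac1n)$ and $t\ne0$, pairing $k$ with $n-k$ and using \eqref{eq:orth} with the roles of the frequency and of $t$ exchanged,
\[
(Lz)_t=\frac1n\sum_{k=1}^{n-1}\Bigl(1-\cos\frac{2\pi kt}n\Bigr)=\frac1n\bigl((n-1)+1\bigr)=1.\qedhere
\]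
\end{proof}

The solution $z=(\frac1n,\dots,\frac1n)$ is the regular simplex with $n$ vertices in $E^{n-1}$.

\section{Balanced equilateral sets are affinely independent}\label{sec:rigid}

If some $z_k$ vanishes, the $n$ points $P_s(z)$ lie in a subspace of dimension less than $n-1$. The following proposition forbids this for solutions of $G_p(z)=\mathbf 1$. It uses only one consequence of cyclic symmetry, namely balance.

\begin{proposition}\label{prop:rigid}
Let $r\ge2$, let $a_1,\dots,a_r\ge0$, and let $2-\frac2r\le p\le2$. Every balanced equilateral set in $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ is affinely independent.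
\end{proposition}

To see the difficulty, let the distance be $1$ and let $D_i$ be the $n\times n$ matrix with entries $|x_s^{(i)}-x_t^{(i)}|^p$. With $J$ the matrix of ones and $I$ the identity, the set is equilateral exactly when $D_1+\dots+D_r=J-I$. For $v\perp\mathbf 1$ we have $v^T(J-I)v=-|v|^2$, so
\begin{equation}\label{eq:share}
\sum_{i=1}^r\bigl(-v^TD_iv\bigr)=|v|^2\qquad(v\perp\mathbf 1).
\end{equation}
An affine dependence $v$, on the other hand, says something about \emph{squared} distances: by \eqref{eq:euclid} it annihilates their quadratic form in each summand. For $p=2$ the two kinds of matrices coincide, and \eqref{eq:share} reads $0=|v|^2$. For $p<2$ we shall show that a unit vector which annihilates the form of the squared distances satisfies $-v^TD_iv<1-\frac p2$. Then the left side of \eqref{eq:share} is less than $r(1-\frac p2)$, which is at most $1$ exactly in the stated range of $p$.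

The passage from squared distances to $p$th powers is made by linearization. The squared distance is $d^\gamma$, where $d$ is the entry of $D_i$ and $\gamma=2/p$. We replace $x^\gamma$ by its tangent line at a point $\tau$. The linear part gives back $D_i$, the constant part gives $J-I$, and the error is small if the entries of $D_i$ lie near $\tau$. For $p=1$ the whole step is the identity $d^2=2\tau d-\tau^2+(d-\tau)^2$.

\begin{lemma}[linearization]\label{lem:lin}
Let $1\le p\le2$. Let $D=(d_{st})$ be a symmetric $n\times n$ matrix with nonnegative entries and zero diagonal, and let $F=(d_{st}^{\,2/p})$. For $\tau>0$ put $Q_s(\tau)=\sum_{t\ne s}(d_{st}-\tau)^2$. If $v\perp\mathbf 1$ is a unit vector with $v^TFv=0$, then for every $\tau>0$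
\[
-v^TDv\le\Bigl(1-\frac p2\Bigr)\Bigl(\tau+\frac1\tau\max_sQ_s(\tau)\Bigr).
\]
\end{lemma}

\begin{proof}
Let $\gamma=2/p\in[1,2]$, and let $R(x)=x^\gamma-\gamma\tau^{\gamma-1}x+(\gamma-1)\tau^\gamma$ be the difference between $x^\gamma$ and its tangent line at $\tau$. We claim that
\begin{equation}\label{eq:R}
0\le R(x)\le(\gamma-1)\tau^{\gamma-2}(x-\tau)^2\qquad(x\ge0).
\end{equation}
The lower bound holds because $x^\gamma$ is convex for $\gamma\ge1$. For the upper bound write $x=\tau u$, so that $R(x)=\tau^\gamma(u^\gamma-\gamma u+\gamma-1)$. Since $1\le\gamma\le2$, the numbers $2-\gamma$ and $\gamma-1$ are nonnegative with sum $1$, and the weighted inequality of the arithmetic and geometric means gives $u^\gamma=u^{2-\gamma}(u^2)^{\gamma-1}\le(2-\gamma)u+(\gamma-1)u^2$ for $u>0$; at $u=0$ both ends vanish. Hence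
\[
u^\gamma-\gamma u+\gamma-1\le(\gamma-1)u^2-2(\gamma-1)u+(\gamma-1)=(\gamma-1)(u-1)^2 ,
\]
and multiplication by $\tau^\gamma$ gives \eqref{eq:R}.

Let $M$ be the symmetric matrix with entries $R(d_{st})$ off the diagonal and $0$ on it. Then
\[
F=\gamma\tau^{\gamma-1}D-(\gamma-1)\tau^\gamma(J-I)+M ,
\]
off the diagonal by the definition of $R$, and on the diagonal because all four matrices vanish there. Applying the quadratic form to $v$ and using $v^T(J-I)v=-1$, we get
\begin{equation}\label{eq:c}
\gamma\tau^{\gamma-1}\bigl(-v^TDv\bigr)=(\gamma-1)\tau^\gamma+v^TMv .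
\end{equation}
The entries of $M$ are nonnegative, so $v_sv_t\le\frac12(v_s^2+v_t^2)$ and the symmetry of $M$ give
\[
v^TMv\le\sum_sv_s^2\sum_tM_{st}\le\max_s\sum_tM_{st}\le(\gamma-1)\tau^{\gamma-2}\max_sQ_s(\tau),
\]
the last step by \eqref{eq:R}. Divide \eqref{eq:c} by $\gamma\tau^{\gamma-1}$ and use $\frac{\gamma-1}\gamma=1-\frac p2$.
\end{proof}

Lemma~\ref{lem:lin} tells us what to look for: a $\tau>0$ with $\tau+Q_s(\tau)/\tau<1$ for all $s$, that is,
\[
Q_s(\tau)<\tau(1-\tau).
\]
This is a strong demand. The right side is at most $\frac14$, while $Q_s$ is a sum of $n-1$ squares, so almost all entries in each row of $D_i$ must be nearly equal. The reason why this happens is spectral. The terms in \eqref{eq:share} are nonnegative, by the next lemma, and so each is at most $|v|^2$. For $p=1$ the lemma is Schoenberg's theorem that Euclidean distance matrices are conditionally negative semidefinite; we include a proof for all the exponents that we need.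

\begin{lemma}[negative type]\label{lem:neg}
Let $x_1,\dots,x_n\in E^m$ and $0<p\le2$. Then $\sum_{s,t}v_sv_t|x_s-x_t|^p\le0$ for all $v\perp\mathbf 1$.
\end{lemma}

\begin{proof}
For $p=2$ this is \eqref{eq:euclid}. Let $p<2$. First, for $u>0$ and any $v\in\mathbb R^n$,
\begin{equation}\label{eq:gauss}
\sum_{s,t}v_sv_te^{-u|x_s-x_t|^2}\ge0 .
\end{equation}
Indeed, put $w_s=v_se^{-u|x_s|^2}$. The left side is
\[
\sum_{s,t}w_sw_te^{2u\langle x_s,x_t\rangle}=\sum_{j\ge0}\frac{(2u)^j}{j!}\sum_{s,t}w_sw_t\langle x_s,x_t\rangle^j=\sum_{j\ge0}\frac{(2u)^j}{j!}\Bigl|\sum_sw_sx_s^{\otimes j}\Bigr|^2 ,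
\]
where $x^{\otimes j}$ is the vector of all products $x_{\alpha_1}\cdots x_{\alpha_j}$ of $j$ coordinates of $x$, so that $\langle x^{\otimes j},y^{\otimes j}\rangle=\langle x,y\rangle^j$. Second, the integral $\kappa=\int_0^\infty(1-e^{-u})u^{-1-p/2}\,du$ is positive, and it converges at $0$ because $p<2$ and at $\infty$ because $p>0$. The substitution $u\mapsto uy$ gives
\[
\kappa\,y^{p/2}=\int_0^\infty(1-e^{-uy})\,u^{-1-p/2}\,du\qquad(y\ge0).
\]
Put $y=|x_s-x_t|^2$, multiply by $v_sv_t$ and sum. For $v\perp\mathbf 1$ we have $\sum_{s,t}v_sv_t=0$, so $\sum_{s,t}v_sv_t(1-e^{-u|x_s-x_t|^2})\le0$ for every $u>0$ by \eqref{eq:gauss}.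
\end{proof}

The lemma fails for $p>2$: the points $-1,0,1$ and $v=(1,-2,1)$ give the value $2(2^p-4)>0$.

Now balance enters. It makes $\mathbf 1$ an eigenvector of $D_i$, so that bounds for the quadratic form on $\mathbf 1^\perp$ are bounds for all the other eigenvalues, and these control the diagonal of $D_i^2$, which consists of the sums of squares in the rows.

\begin{lemma}[concentration]\label{lem:conc}
Let $D=(d_{st})$ be a symmetric $n\times n$ matrix with nonnegative entries and zero diagonal. Suppose that $D\mathbf 1=\sigma\mathbf 1$ and that $0\le-v^TDv\le|v|^2$ for all $v\perp\mathbf 1$. Then $\tau=\frac{2\sigma+1}{2n}$ is positive, and $Q_s(\tau)<\tau(1-\tau)$ for every $s$.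
\end{lemma}

\begin{proof}
Since $\sigma\ge0$, we have $\tau>0$. Let $C=\frac\sigma nJ-D$. It is symmetric and $C\mathbf 1=0$, so it maps $\mathbf 1^\perp$ to itself, and there $v^TCv=-v^TDv\in[0,|v|^2]$. Hence all eigenvalues $c$ of $C$ lie in $[0,1]$. They satisfy $c^2\le c$, so $C-C^2$ is positive semidefinite and has nonnegative diagonal entries: $(C^2)_{ss}\le C_{ss}$. As $d_{ss}=0$, we have $C_{ss}=\sigma/n$. From $JC=CJ=0$ and $J^2=nJ$ we get $D^2=\frac{\sigma^2}nJ+C^2$. Therefore
\[
\sum_td_{st}^2=(D^2)_{ss}\le\frac{\sigma^2+\sigma}n .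
\]
For any $\tau$ we have $Q_s(\tau)=\sum_td_{st}^2-2\sigma\tau+(n-1)\tau^2$, so
\[
Q_s(\tau)-\tau(1-\tau)=\sum_td_{st}^2-(2\sigma+1)\tau+n\tau^2 .
\]
The right side is smallest at $\tau=\frac{2\sigma+1}{2n}$, which explains the choice, and there
\[
Q_s(\tau)-\tau(1-\tau)\le\frac{\sigma^2+\sigma}n-\frac{(2\sigma+1)^2}{4n}=-\frac1{4n}<0.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:rigid}]
Scale the set so that the distance is $1$; this preserves balance and affine dependence. Suppose that there is a unit vector $v\perp\mathbf 1$ with $\sum_sv_sP_s=0$, that is, $\sum_sv_sx_s^{(i)}=0$ for each $i$. By \eqref{eq:euclid},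
\begin{equation}\label{eq:kill}
\sum_{s,t}v_sv_t|x_s^{(i)}-x_t^{(i)}|^2=0\qquad(i=1,\dots,r).
\end{equation}
If $p=2$, this says $v^TD_iv=0$ for all $i$, which contradicts \eqref{eq:share}. Let $p<2$; note that $p\ge2-\frac2r\ge1$. Fix $i$. By Lemma~\ref{lem:neg} and \eqref{eq:share}, $0\le-w^TD_iw\le|w|^2$ for all $w\perp\mathbf 1$, and the row sums of $D_i$ are equal because the set is balanced. Lemma~\ref{lem:conc} gives $\tau>0$ with $\tau+\frac1\tau\max_sQ_s(\tau)<1$. Lemma~\ref{lem:lin} applies to $D_i$ by \eqref{eq:kill}, and since $1-\frac p2>0$ it gives the strict inequality $-v^TD_iv<1-\frac p2$. Summing over $i$ and using \eqref{eq:share},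
\[
1<r\Bigl(1-\frac p2\Bigr)\le1 ,
\]
where the last step is the hypothesis $p\ge2-\frac2r$. This is a contradiction.
\end{proof}

\begin{remark}\label{rem:sharp}
For $r=2$ and $p=1$ there is no slack in the last inequality, and the contradiction rests on the margin $\frac1{4n}$ in Lemma~\ref{lem:conc}. Without balance the margin is lost. The four points \eqref{eq:diamond} are equilateral and affinely dependent, with $v=\frac12(1,1,-1,-1)$. They are not balanced: the first coordinates $\frac12,-\frac12,0,0$ have distance sums $2,2,1,1$. For them $-v^TD_1v=-2\bigl(\frac14\cdot1-4\cdot\frac14\cdot\frac12\bigr)=\frac12$, and exchanging the two coordinates gives $-v^TD_2v=\frac12$; both terms equal $1-\frac p2$.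
\end{remark}

\section{Deforming the regular simplex}\label{sec:degree}

We recall the properties of the Brouwer degree. Let $\Omega\subset\mathbb R^N$ be open and bounded. To every continuous map $G\colon\overline\Omega\to\mathbb R^N$ and every point $y\notin G(\partial\Omega)$ there is assigned an integer $\deg(G,\Omega,y)$ such that:
\begin{enumerate}
\item[(D1)] if $\deg(G,\Omega,y)\ne0$, then $G(z)=y$ for some $z\in\Omega$;
\item[(D2)] if $(q,z)\mapsto G_q(z)$ is continuous on $[q_0,q_1]\times\overline\Omega$ and $y\notin G_q(\partial\Omega)$ for all $q$, then $\deg(G_q,\Omega,y)$ does not depend on $q$;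
\item[(D3)] if $G$ is the restriction of an invertible linear map $L$ and $L^{-1}y\in\Omega$, then $\deg(G,\Omega,y)$ is the sign of $\det L$.
\end{enumerate}
The degree needs only continuity. This matters here: the maps $G_p$ contain the powers $F_i^{p/2}$, which need not be differentiable where $F_i$ vanishes, and we have no information on their Jacobian determinants for $p<2$.

\begin{proposition}\label{prop:exist}
Let $r\ge2$, let $a_1,\dots,a_r\ge0$ be integers, not all $0$ and at most one of them odd, and let $2-\frac2r\le p\le2$. In the notation of Section~\ref{sec:cyclic}, the system $G_p(z)=\mathbf 1$ has a solution with all $z_k>0$. Consequently $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ contains a balanced equilateral set of $n=a_1+\dots+a_r+1$ points.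
\end{proposition}

\begin{proof}
Let $\Omega=(0,1)^N$, and let $q$ range over $[p,2]$. The map $(q,z)\mapsto G_q(z)$ is continuous on $[p,2]\times\overline\Omega$, because the $F_i(t)$ are linear in $z$ and nonnegative, and $(q,y)\mapsto y^{q/2}$ is continuous on $[1,2]\times[0,\infty)$.

We show that no solution of $G_q(z)=\mathbf 1$ with $z\in\overline\Omega$ lies on $\partial\Omega$. Let $z$ be such a solution.

\emph{The faces $z_k=1$.} Each $F_i(t)^{q/2}$ is at most $1$, so $F_i(t)\le1$ for $t\ne0$, and $F_i(0)=0$. For $k\in K_i$, \eqref{eq:radius} gives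
\[
z_k\le\sum_{j\in K_i}m_jz_j=\frac1n\sum_tF_i(t)\le\frac{n-1}n<1 .
\]

\emph{The faces $z_k=0$.} By Lemma~\ref{lem:cyclic} the $n$ points $P_s(z)$ form a balanced equilateral set in the $\ell_q$ sum, and $q\ge p\ge2-\frac2r$. By Proposition~\ref{prop:rigid} they are affinely independent, so they do not lie in a linear subspace of dimension less than $n-1$. If $z_k=0$, the $m_k\ge1$ coordinates of the $k$th block vanish at all the points, and the points lie in a subspace of dimension $n-1-m_k$. Hence $z_k>0$ for all $k$.

By (D2), $\deg(G_p,\Omega,\mathbf 1)=\deg(G_2,\Omega,\mathbf 1)$. By Lemma~\ref{lem:linear} and (D3) the latter is $\pm1$, since $(\frac1n,\dots,\frac1n)\in\Omega$ for $n\ge2$. By (D1) there is a solution of $G_p(z)=\mathbf 1$ in $\Omega$, and Lemma~\ref{lem:cyclic} gives the set.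
\end{proof}

\section{A second odd dimension: adding an apex}\label{sec:apex}

When two of the $a_i$ are odd, the blocks $u_k$ cannot be distributed among the summands. We then set aside one dimension, build a cyclic configuration in the remaining space, and use the free dimension for one more point. In each summand the origin is equidistant from the points of the configuration, and it stays equidistant when it is moved in the new direction. Moving it only increases the distance, so the origin must be at distance less than $1$ to begin with. For $a=b=1$ and $p=1$ the configuration is the pair $(0,\pm\frac12)$, the origin is at distance $\frac12$, and the new point is $(\frac12,0)$.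

\begin{lemma}\label{lem:radius}
In the setting of Proposition~\ref{prop:exist}, if $G_p(z)=\mathbf 1$, then $\rho_1^p+\dots+\rho_r^p<1$.
\end{lemma}

\begin{proof}
Let $\sigma_i=\sum_{t\in\mathbb Z_n}F_i(t)^{p/2}$. The equations give $\sigma_1+\dots+\sigma_r=n-1$. Since $0\le F_i(t)\le1$ and $p/2\le1$, we have $F_i(t)\le F_i(t)^{p/2}$, and \eqref{eq:radius} gives $\rho_i^2\le\sigma_i/(2n)$. The function $u\mapsto u^{p/2}$ is increasing and concave on $[0,\infty)$, so
\[
\sum_{i=1}^r\rho_i^p\le\sum_{i=1}^r\Bigl(\frac{\sigma_i}{2n}\Bigr)^{p/2}\le r\Bigl(\frac{n-1}{2nr}\Bigr)^{p/2}<r\,(2r)^{-p/2}.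
\]
Since $p/2\ge1-\frac1r$,
\[
r\,(2r)^{-p/2}\le r\,(2r)^{-1+1/r}=r^{1/r}\,2^{-(r-1)/r}=\Bigl(\frac r{2^{r-1}}\Bigr)^{1/r}\le1 ,
\]
because $r\le2^{r-1}$ for all $r\ge1$. (For $r=2$ the bound $r(2r)^{-p/2}$ is $2^{1-p}$.)
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:two} and~\ref{thm:many}]
For $r=2$ the parity condition in Theorem~\ref{thm:many} is empty and the range of $p$ is $[1,2]$, so it suffices to prove Theorem~\ref{thm:many}. If at most one $a_i$ is odd, apply Proposition~\ref{prop:exist}.

Suppose that exactly two are odd, say $a_1$ and $a_2$. Among $a_1-1,a_2,\dots,a_r$ exactly one number is odd, and in particular not all are $0$; the value $a_1-1=0$ is allowed. Proposition~\ref{prop:exist} gives $n=a_1+\dots+a_r$ points $(x_s^{(1)},\dots,x_s^{(r)})$ at mutual distance $1$ in $E^{a_1-1}\oplus_pE^{a_2}\oplus_p\cdots\oplus_pE^{a_r}$, with $|x_s^{(i)}|=\rho_i$ for all $s$. By Lemma~\ref{lem:radius}, $1-\sum_{i\ge2}\rho_i^p>\rho_1^p$, so there is an $h>0$ with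
\begin{equation}\label{eq:h}
(\rho_1^2+h^2)^{p/2}+\rho_2^p+\dots+\rho_r^p=1 .
\end{equation}
Identify $\mathbb R^{a_1}$ with $\mathbb R^{a_1-1}\times\mathbb R$ and consider the $n+1$ points
\[
\bigl((x_s^{(1)},0),x_s^{(2)},\dots,x_s^{(r)}\bigr)\quad(s\in\mathbb Z_n),\qquad\bigl((0,h),0,\dots,0\bigr).
\]
The first $n$ keep their mutual distances $1$. The last point differs from the $s$th by a vector whose components have lengths $\sqrt{\rho_1^2+h^2},\rho_2,\dots,\rho_r$, so its distance from each of them is $1$ by \eqref{eq:h}. This is an equilateral set of $a_1+\dots+a_r+1$ points.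
\end{proof}

The lower bound on $p$ was used twice, in the last line of the proof of Proposition~\ref{prop:rigid} and in Lemma~\ref{lem:radius}. With three or more odd dimensions one would have to set aside at least two dimensions and add at least two points; the argument above does not cover that case.

\section{The size of balanced sets}\label{sec:bound}

\begin{proof}[Proof of Theorem~\ref{thm:bound}]
By Proposition~\ref{prop:rigid} with $r=2$ and $p=1$, a balanced equilateral set in $E^a\oplus_1E^b$ is affinely independent in $\mathbb R^{a+b}$, so it has at most $a+b+1$ points. If $a,b\ge1$ are not both odd, Proposition~\ref{prop:exist} with $r=2$ and $p=1$ gives a balanced equilateral set of $a+b+1$ points.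
\end{proof}

Neither hypothesis can be dropped. Without ``balanced'' the bound fails for the four points \eqref{eq:diamond} in $E^1\oplus_1E^1$. Without ``not both odd'' the bound need not be attained: $E^1\oplus_1E^1$ contains no balanced equilateral set of three points. Indeed, let the first coordinates be $x_1\le x_2\le x_3$. Their distance sums are
\[
(x_3-x_1)+(x_2-x_1),\qquad x_3-x_1,\qquad(x_3-x_1)+(x_3-x_2),
\]
and these are equal only if $x_1=x_2=x_3$. The second coordinates would then be three real numbers at equal positive mutual distances, which is impossible, since an equilateral set in $E^1$ has at most two points.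

\begin{thebibliography}{9}

\bibitem{source}
\texttt{https://scifaro.com/zh/related/math\_0607233?page=10}

\end{thebibliography}
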